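# The determinants of $1/(i^2-ij+j^2)$ at a prime $p\equiv 5 \pmod 6$

## 1. Units, a single factor of $p$, or more: the cases $p=5$ and $p=11$

Let $p$ be a prime with $p\equiv 5\pmod 6$, and put
$$A_p=\left[\frac1{i^2-ij+j^2}\right]_{1\le i,j\le p-1},\qquad B_p=\left[\frac1{i^2-ij+j^2}\right]_{1\le i,j\le (p-1)/2}.$$
These are matrices of rational numbers whose denominators, as we check in a moment, are prime to $p$. How does $p$ enter the two determinants? A natural first guess is that it does not enter at all: nothing visible forces a factor $p$, so both determinants should be units at $p$.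

First we check the denominators. Suppose $i^2-ij+j^2\equiv 0\pmod p$ with $1\le i,j\le p-1$. Then $t=i/j\in\mathbb F_p^*$ satisfies $t^2-t+1=0$, hence $t^3+1=(t+1)(t^2-t+1)=0$. Since $p\equiv 2\pmod 3$, we have $\gcd(3,p-1)=1$, so cubing is a bijection of $\mathbb F_p^*$; from $t^3=-1=(-1)^3$ we get $t=-1$. But then $t^2-t+1=3\neq0$ in $\mathbb F_p$, a contradiction. So
$$t^2-t+1\ne 0\quad\text{for all } t\in\mathbb F_p^*. \tag{1}$$

Now take $p=5$. The matrix $B_5$ has size $2$, and
$$\det B_5=\det\begin{pmatrix}1&\frac13\\ \frac13&\frac14\end{pmatrix}=\frac14-\frac19=\frac5{36}.$$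
The guess is already wrong for $B_5$. For $A_5$, reduce the entries modulo $5$:
$$A_5\equiv\begin{pmatrix}1&2&3&2\\2&4&3&3\\3&3&4&2\\2&3&2&1\end{pmatrix},\qquad \det A_5\equiv\det\begin{pmatrix}0&2&4\\2&0&1\\4&1&2\end{pmatrix}=8\equiv 3\pmod 5,$$
where the $3\times3$ matrix is what remains after clearing the first column with the first row. So $\det A_5$ is a unit at $5$, and its residue $3$ is a non-square modulo $5$, just as $2$ is.

The second guess, after $p=5$, is that $\det B_p$ contains exactly one factor $p$. Take $p=11$. Modulo $11$,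
$$B_{11}\equiv\begin{pmatrix}1&4&8&6&10\\4&3&8&1&7\\8&8&5&6&7\\6&1&6&9&10\\10&7&7&10&4\end{pmatrix}.$$
Subtract $4,8,6,10$ times the first row from rows $2,\dots,5$. These become
$$(0,9,9,10,0),\quad(0,9,7,2,4),\quad(0,10,2,6,5),\quad(0,0,4,5,3).$$
Subtract $1,6,0$ times the new second row from rows $3,4,5$. In the last three columns these rows become
$$(9,3,4),\quad(3,1,5),\quad(4,5,3),$$
and modulo $11$ the first is $3$ times the second and the third is $5$ times the second. So $B_{11}$ has rank $3$ modulo $11$. Performing the same integer row operations on the rational matrix makes two of its rows divisible by $11$, and $11^2$ divides $\det B_{11}$. The second guess is wrong too.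

The data $1,2$ for $p=5,11$ fit $\frac{p+1}6$. The MathOverflow question https://mathoverflow.net/questions/324951/on-det-left-frac1i2-ijj2-right-1-le-i-j-le-p-1-and-det-left-frac1 states the following conjecture, in which $\left(\frac{\cdot}{p}\right)$ is the Legendre symbol and $\mathrm{ord}_p$ the $p$-adic order:
$$\left(\frac{\det A_p}p\right)=\left(\frac 2p\right)\quad\text{and}\quad \mathrm{ord}_p(\det B_p)=\frac{p+1}6 .$$

## 2. Statements, and the facts they rest on

The conjecture is true for every prime $p\equiv5\pmod 6$. We shall prove the following.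

**Theorem A.** For every prime $p\equiv5\pmod 6$, $\det A_p\equiv(-1)^{(p-3)/2}\,2^{(p-2)/3}\pmod p$. Hence $\left(\frac{\det A_p}{p}\right)=\left(\frac2p\right)$.

**Theorem B.** For every $n\ge1$,
$$\det\left[\frac1{i^2-ij+j^2}\right]_{1\le i,j\le n}=\prod_{N=1}^{n} d_N,\qquad d_N=\frac{2\,(3N)!\,(N!)^3}{3N^4\,((2N)!)^2\,\Pi_N},\qquad \Pi_N:=\prod_{l=1}^{N-1}(l^2-lN+N^2).$$

**Theorem C.** For every prime $p\equiv5\pmod6$, $\mathrm{ord}_p(\det B_p)=\frac{p+1}6$.

**Theorem D.** (i) For $p\equiv5\pmod6$ and $0\le n\le p-1$,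
$$\mathrm{ord}_p\det\Big[\tfrac1{i^2-ij+j^2}\Big]_{i,j\le n}=\max\Big(0,\ \tfrac{p+1}6-\big|n-\tfrac{p-1}2\big|\Big).$$
(ii) For $p\equiv5\pmod 6$, the Smith form of $B_p$ over $\mathbb Z_p$ is $\mathrm{diag}(1,\dots,1,p,\dots,p)$ with exactly $\frac{p+1}6$ entries $p$. In particular $B_p \bmod p$ has corank exactly $\frac{p+1}{6}$.
(iii) The real matrices $\big[\frac1{i^2-ij+j^2}\big]_{i,j\le n}$ are positive definite for all $n$.

Theorem B concerns rational numbers and knows nothing about $p$. It is the heart of the matter: Theorem C and Theorem D(i) will follow by counting factors $p$ in factorials.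

Here is what we use.

**The order.** For a nonzero rational $x=p^e\frac ab$ with $p\nmid ab$, put $\mathrm{ord}_p(x)=e$. It is additive on products and may be negative. Rationals with $\mathrm{ord}_p\ge0$ (and $0$) are $p$-adic integers; they have residues modulo $p$, and for them $\mathrm{ord}_p$ is the largest $n\ge0$ with $x\equiv0\pmod{p^n}$. The Legendre symbol of a $p$-adic integer is evaluated at its residue. If $M<p^2$, then $\mathrm{ord}_p(M!)=\lfloor M/p\rfloor$, because the multiples of $p$ up to $M$ each contain one factor $p$.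

**Smith form.** Let $M$ be an $n\times n$ matrix over the ring $\mathbb Z_p$ of $p$-adic integers, with $\det M\ne0$. There are $U,W\in GL_n(\mathbb Z_p)$ with $UMW=\mathrm{diag}(p^{e_1},\dots,p^{e_n})$, $e_i\ge0$. Then $\mathrm{ord}_p(\det M)=\sum e_i$, and the corank of $M \bmod p$ is the number of $i$ with $e_i\ge1$. For example, clearing the first row and column of $B_5$ gives $\mathrm{diag}(1,\frac5{36})$, so the Smith form of $B_5$ is $\mathrm{diag}(1,5)$.

**Antidifference.** If $R$ is a ring containing $\mathbb Q$ and $f\in R[t]$, there is exactly one $H\in R[t]$ with $H(t+1)-H(t)=f(t)$ and $H(0)=0$. Indeed the difference operator sends $t^{a+1}$ to $(a+1)t^a$ plus lower powers, so it is surjective, and its kernel consists of the constants. The antidifference of $t^a$ is $\frac{t^{a+1}}{a+1}$ plus lower powers of $t$. For example, that of $t$ is $\frac{t(t-1)}2$, and that of $t^3$ is $\frac{t^2(t-1)^2}4$.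

We also use Vandermonde determinants, Lagrange interpolation, and two classical formulas recalled on the spot. Throughout, $\omega=e^{2\pi i/3}$ and $\theta=\omega-\omega^2$, so $1+\omega+\omega^2=0$ and $\theta^2=\omega^2-2+\omega^4=-3$.

## 3. The full matrix: expanding $1/(1-t+t^2)$ on $\mathbb F_p^*$

Write $p=6m+5$ and work in $\mathbb F_p$. Since $\frac1{i^2-ij+j^2}=j^{-2}\cdot\frac1{1-t+t^2}$ with $t=i/j$, and $i$ and $j$ run over all of $\mathbb F_p^*$, it pays to write $\frac1{1-t+t^2}$ as a combination of powers of $t$: each power $t^k=i^kj^{-k}$ separates $i$ from $j$.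

**Step 1: the coefficients.** We look for $c_0,\dots,c_{p-2}$ with $(1-t+t^2)\sum_k c_kt^k=1$ on $\mathbb F_p^*$. Multiplying out,
$$(1-t+t^2)\sum_{k=0}^{p-2}c_kt^k=c_0+(c_1-c_0)t+\sum_{k=2}^{p-2}(c_k-c_{k-1}+c_{k-2})t^k+(c_{p-3}-c_{p-2})t^{p-1}+c_{p-2}t^p .$$
To make the middle sum vanish, take a solution of $c_k=c_{k-1}-c_{k-2}$. Such a solution has period $6$: with $c_0=a$, $c_1=b$ it reads $a,\ b,\ b-a,\ -a,\ -b,\ a-b,\ a,\ b,\dots$. Since $p-2\equiv3$ and $p-3\equiv2\pmod 6$, we have $c_{p-2}=-a$ and $c_{p-3}=b-a$. On $\mathbb F_p^*$ we have $t^{p-1}=1$ and $t^p=t$, so the product becomes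
$$a+b+(b-2a)\,t .$$
This is $1$ when $b=2a$ and $a+b=1$, that is, $a=\frac13$, $b=\frac23$. So let
$$3c_k=1,2,1,-1,-2,-1\quad\text{according as } k\equiv 0,1,2,3,4,5\pmod 6 .$$
Then $\frac1{1-t+t^2}=\sum_{k=0}^{p-2}c_kt^k$ for $t\in\mathbb F_p^*$.

**Step 2: a factorization of $A_p$ modulo $p$.** Putting $t=i/j$ we get
$$\frac1{i^2-ij+j^2}=\sum_{k=0}^{p-2} i^k\,c_k\,j^{-2-k},\qquad\text{so}\qquad A_p\equiv X\,\mathrm{diag}(c_0,\dots,c_{p-2})\,Y \tag{2}$$
with $X=[i^k]_{i,k}$ and $Y=[j^{-2-k}]_{k,j}$, where $1\le i,j\le p-1$ and $0\le k\le p-2$. All matrices are square, so $\det A_p\equiv\prod_kc_k\cdot\det(YX)$.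

**Step 3: $\det(YX)=1$.** The entry $(YX)_{kl}=\sum_{j\in\mathbb F_p^*} j^{\,l-k-2}$ equals $p-1=-1$ if $l\equiv k+2\pmod{p-1}$, and $0$ otherwise, because the sum over the cyclic group $\mathbb F_p^*$ of a nontrivial power vanishes. So $YX$ is $-1$ times the permutation matrix of $k\mapsto k+2$ on $\mathbb Z/(p-1)$. That permutation is the square of a cyclic shift, hence even, and the size $p-1$ is even; so $\det(YX)=(-1)^{p-1}=1$. Therefore $\det A_p\equiv\prod_{k=0}^{p-2}c_k$.

**Step 4: the product.** The index $k$ runs over $0,\dots,6m+3$. The indices $k\equiv1\pmod 3$ are $1,4,\dots,6m+1$; there are $2m+1=\frac{p-2}3$ of them, and each gives a factor $2$. The indices $k\equiv3,4,5\pmod 6$ number $3m$ below $6m$, plus the single index $6m+3$; together $3m+1=\frac{p-3}2$, and each gives a minus sign. The denominators give $3^{-(p-1)}=1$. Hence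
$$\det A_p\equiv(-1)^{(p-3)/2}\,2^{(p-2)/3}\pmod p .$$
For $p=5$ this is $-2\equiv3$, as found by hand.

**Step 5: the Legendre symbol.** The exponent $\frac{p-2}3=2m+1$ is odd, so the power of $2$ contributes $\left(\frac2p\right)$. The sign contributes $\left(\frac{-1}p\right)^{(p-3)/2}$: if $p\equiv1\pmod4$ the base is $1$, and if $p\equiv3\pmod 4$ the exponent $\frac{p-3}2$ is even. So it contributes $1$, and Theorem A is proved.

## 4. The half-size matrix: two factorizations that stop short

The sensible first move for $B_p$ is to restrict (2) to $i,j\le\frac{p-1}2$. The identity survives, but $X$ now has shape $\frac{p-1}2\times(p-1)$. The determinant of the product is then, by Cauchy–Binet, a sum over all choices of $\frac{p-1}2$ indices $k$, not a single product. That is where the method of Section 3 stops.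

A second move is to write
$$\frac1{i^2-ij+j^2}=\frac{i+j}{i^3+j^3}.$$
Put $\mathcal B_n=\big[\frac1{i^2-ij+j^2}\big]_{1\le i,j\le n}$, $K_n=\big[\frac1{i^3+j^3}\big]_{1\le i,j\le n}$ and $D=\mathrm{diag}(1,\dots,n)$. Then $\mathcal B_n=DK_n+K_nD$. The matrix $K_n$ is a Cauchy matrix, and Cauchy's determinant gives
$$\det K_n=\frac{\prod_{i<j}(j^3-i^3)^2}{\prod_{i,j}(i^3+j^3)} .$$
For $n=\frac{p-1}2$ this is a unit at $p$: cubing is injective modulo $p$, so $i^3\not\equiv j^3$ for $i\ne j$, and $i^3\not\equiv(-j)^3$ because $0<i+j<p$. For $p=5$, for instance, $\det K_2=\frac{49}{2592}$, while $\det\mathcal B_2=\frac5{36}$. So all the factors $p$ are created by passing from $K_n$ to $DK_n+K_nD$, and the determinant of this sum is not expressed by $\det K_n$ and $\det D$. We need another reading of $DK_n+K_nD$.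

## 5. Polynomials with exponents $0,1$ modulo $3$

The numbers $i^3$ and $(-j)^3$ suggest polynomials in $x^3$ evaluated at $x=i$ and $x=-j$. Consider polynomials $f(x^3)+x\,g(x^3)$ with $\deg f,\deg g\le n-1$. If such a polynomial vanishes at $1,\dots,n$, then $f(i^3)=-i\,g(i^3)$, so $f$ is determined by the values $g(i^3)$. Asking that it vanish also at $-1,\dots,-n$ then gives $n$ linear equations in these $n$ values. We now see that the matrix of this system is $\mathcal B_n$, up to invertible diagonal factors.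

**Setting.** Put $a_i=i$, $b_j=-j$, $\alpha_i=a_i^3$, $\beta_j=b_j^3$ for $1\le i,j\le n$, and
$$Q=\begin{pmatrix}A& D_aA\\ A'&D_bA'\end{pmatrix},\quad A=[\alpha_i^k],\ A'=[\beta_j^k]\ (0\le k\le n-1),\quad D_a=\mathrm{diag}(a_i),\ D_b=\mathrm{diag}(b_j).$$
Applied to the coefficient vector of $(f,g)$, the matrix $Q$ gives the values of $f(x^3)+xg(x^3)$ at $1,\dots,n,-1,\dots,-n$. We work over a field in which the $\alpha_i$ are distinct and no $\beta_j$ equals an $\alpha_i$. This holds over $\mathbb Q$, and by Section 4 it holds over $\mathbb F_p$ when $n=\frac{p-1}2$.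

**Step 1: block elimination.** This step reduces $Q$ to an $n\times n$ matrix. The Vandermonde matrix $A$ is invertible; let $C=A'A^{-1}$. Subtracting $C$ times the first block row from the second, we get
$$\begin{pmatrix}I&0\\-C&I\end{pmatrix}Q=\begin{pmatrix}A&D_aA\\0&(D_bC-CD_a)A\end{pmatrix},\qquad \det Q=(\det A)^2\det(D_bC-CD_a). \tag{3}$$

**Step 2: the entries of $D_bC-CD_a$.** This step finds $\mathcal B_n$ in it. The relation $CA=A'$ says $\sum_iC_{ji}\alpha_i^k=\beta_j^k$ for $0\le k\le n-1$, hence $\sum_iC_{ji}f(\alpha_i)=f(\beta_j)$ for every $f$ of degree at most $n-1$. Taking for $f$ the Lagrange polynomial that is $1$ at $\alpha_i$ and $0$ at the other $\alpha_k$, we find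
$$C_{ji}=\prod_{k\ne i}\frac{\beta_j-\alpha_k}{\alpha_i-\alpha_k}=\frac{\prod_k(\beta_j-\alpha_k)}{(\beta_j-\alpha_i)\prod_{k\ne i}(\alpha_i-\alpha_k)} .$$
The $(j,i)$ entry of $D_bC-CD_a$ is $(b_j-a_i)C_{ji}$, and
$$\frac{b_j-a_i}{b_j^3-a_i^3}=\frac1{b_j^2+b_ja_i+a_i^2}=\frac1{i^2-ij+j^2}.$$
So the $(j,i)$ entry of $D_bC-CD_a$ is
$$\prod_k(\beta_j-\alpha_k)\cdot\frac1{i^2-ij+j^2}\cdot\prod_{k\ne i}(\alpha_i-\alpha_k)^{-1}. \tag{4}$$
That is, $D_bC-CD_a$ is $\mathcal B_n$ multiplied on the left and on the right by invertible diagonal matrices.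

**Step 3: the corank of $B_p$ modulo $p$.** We now see where $\frac{p+1}6$ comes from. Take the field $\mathbb F_p$, $p=6m+5$, $n=\frac{p-1}2=3m+2$. By (3) and (4), $\operatorname{rank}Q=n+\operatorname{rank}(B_p\bmod p)$. Since $Q$ has size $2n$, the nullity of $Q$ equals the corank of $B_p\bmod p$. The kernel of $Q$ consists of the polynomials of degree at most $3(n-1)+1=9m+4$, with all exponents $\equiv0,1\pmod3$, that vanish at $\pm1,\dots,\pm n$, which is all of $\mathbb F_p^*$. Now $p-1=6m+4\equiv1\pmod 3$, so for every polynomial $\gamma$ with $\deg\gamma\le m$ the product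
$$(x^{p-1}-1)\,\gamma(x^3)$$
has exponents $\equiv0,1\pmod 3$ and degree at most $6m+4+3m=9m+4$. These products form a space of dimension $m+1$, so
$$\text{corank}(B_p\bmod p)\ \ge\ m+1=\frac{p+1}6. \tag{5}$$
For $p=5$ the kernel element is $x^4-1$; for $p=11$ they are $x^{10}-1$ and $x^3(x^{10}-1)$, which accounts for the rank $3$ found by hand.

**Remark: (5) is an equality, and this still does not give the order.** A kernel polynomial vanishes on $\mathbb F_p^*$, so it is $(x^{p-1}-1)q$ with $\deg q\le 3m<p-1$. The exponents in $-q$ are then all smaller than those in $x^{p-1}q$, so nothing cancels. Every exponent $e$ of $q$ must satisfy $e\equiv0,1$ and $e+1\equiv0,1\pmod3$, hence $e\equiv0\pmod 3$, and $q=\gamma(x^3)$. So the residues modulo $p$ give the corank exactly, and with it $\mathrm{ord}_p(\det B_p)\ge\frac{p+1}6$ once $\det B_p\neq 0$. But they cannot give an upper bound: $\mathrm{diag}(1,p)$ and $\mathrm{diag}(1,p^2)$ have the same reduction. An exponent $e_i\ge2$ in the Smith form is invisible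 modulo $p$. To exclude it we return to $\mathbb Q$ and evaluate $\det Q$ exactly.

**Step 4: from $\det Q$ to $V_n$ over $\mathbb Q$.** We put the determinant into a form suited to induction on $n$. Let $V_n$ be the $2n\times2n$ determinant with entries $x^e$, with rows indexed by $x=1,-1,2,-2,\dots,n,-n$ and columns by $e=1,2,4,5,\dots,3n-2,3n-1$ (all $e\le3n-1$ with $3\nmid e$), in these orders. Put $V_0=1$. With these orders, the matrix of $V_{n-1}$ is the upper left block of the matrix of $V_n$. Multiplying each polynomial by $x$ has turned the exponents $0,1$ into $1,2$ modulo $3$, so that the forbidden class is $0$; this will matter in Section 6.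

**Lemma 1.** For $n\ge1$, $\ V_n=(-1)^{n(n-1)/2}\,(n!)^2\prod_{1\le j,k\le n}(j^3+k^3)\cdot\det \mathcal B_n.$

*Proof.* Take a factor $x$ out of each row. The factors multiply to $\prod_{i=1}^n i\cdot(-i)=(-1)^n(n!)^2$, and the exponents become $0,1,3,4,\dots,3n-3,3n-2$. Reorder the rows as $1,\dots,n,-1,\dots,-n$ and the columns as $0,3,\dots,3n-3,1,4,\dots,3n-2$. In both cases the entries in odd positions move to the front, so both reorderings use the same permutation of positions and the two signs cancel. The result is $Q$, hence $V_n=(-1)^n(n!)^2\det Q$.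

By (3) and (4),
$$\det Q=(\det A)^2\prod_{j,k}(\beta_j-\alpha_k)\cdot\det\mathcal B_n\cdot\prod_i\prod_{k\ne i}(\alpha_i-\alpha_k)^{-1}.$$
Pairing the factors $\alpha_i-\alpha_k$ and $\alpha_k-\alpha_i$ gives $\prod_i\prod_{k\ne i}(\alpha_i-\alpha_k)=(-1)^{n(n-1)/2}(\det A)^2$. Also $\beta_j-\alpha_k=-(j^3+k^3)$, so $\prod_{j,k}(\beta_j-\alpha_k)=(-1)^{n^2}\prod_{j,k}(j^3+k^3)$, and $(-1)^{n^2}=(-1)^n$. The two signs $(-1)^n$ cancel, and the claim follows. $\square$

For $n=1$ both sides are $2$: $V_1=\det\begin{pmatrix}1&1\\-1&1\end{pmatrix}=2$.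

## 6. Telescoping between $\omega z$ and $\omega^2z$

To pass from $V_n$ to $V_N$ with $N=n+1$, we want two polynomials $F_0,F_1$ of degrees exactly $3n+1$ and $3n+2$, with no exponent divisible by $3$, that vanish at $\pm1,\dots,\pm n$. Replacing the last two columns by their values makes the upper right block zero, and $V_N$ becomes $V_n$ times a $2\times2$ determinant.

For $n=1$ one sees such polynomials at once: $x^4-x^2$ and $x^5-x$. The rows $x=\pm2$ then give
$$V_2=V_1\det\begin{pmatrix}12&30\\12&-30\end{pmatrix}=2\cdot(-720)=-1440 .$$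
For $n=2$ and degree $7$, try $x^7+ax^5+bx$. Vanishing at $1$ and $2$ means $1+a+b=0$ and $64+16a+b=0$, so $a=-\frac{21}5$, $b=\frac{16}5$, and the polynomial is
$$x(x^2-1)(x^2-4)\left(x^2+\tfrac45\right).$$
The last factor has no rational zeros, so such polynomials cannot simply be written down as products of linear factors over $\mathbb Q$. We must produce them, together with their leading coefficients and their values at $\pm N$, in some other way.

Two requirements have to be met at once. First, exponents divisible by $3$ must be absent. If $H(t,z)$ is a polynomial in $t$ and $z^3$, then $H(\omega z,z)-H(\omega^2z,z)$ has this property. Second, there must be many integer zeros. The two arguments $\omega z$ and $\omega^2z$ differ by $\theta z$; if $\theta z=k$ is an integer, the difference of $H$ between them is a telescoping sum of $|k|$ terms, and we can choose $H$ so that the terms vanish one by one. This suggests the variable $x=\theta z$.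

**Lemma 2.** For $N\ge1$: $\ V_N=(-1)^{N-1}\,\tfrac13\,(N-1)!\,(3N)!\,\Pi_N\;V_{N-1}.$

*Proof.* Put $n=N-1\ge0$ throughout.

**Step 1: the construction.** Let
$$h(t,z)=\prod_{i=0}^{n-1}\big((t-i)^3-z^3\big),$$
with $h=1$ if $n=0$. For $\varepsilon\in\{0,1\}$ let $H_\varepsilon\in\mathbb Q[t,z^3]$ be the antidifference in $t$ given by
$$H_\varepsilon(t+1,z)-H_\varepsilon(t,z)=t^\varepsilon h(t,z),\qquad H_\varepsilon(0,z)=0,$$
and define
$$G_\varepsilon(z)=H_\varepsilon(\omega z,z)-H_\varepsilon(\omega^2z,z),\qquad F_\varepsilon(x)=G_\varepsilon(x/\theta).$$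

As an example take $n=1$, so $h=t^3-z^3$. Then $H_0=\frac{t^4-2t^3+t^2}4-z^3t$. Since $\omega^a-\omega^{2a}$ is $\theta,-\theta,0$ for $a\equiv1,2,0\pmod 3$, we get $G_0=\theta\left(\frac{z^4}4-\frac{z^2}4-z^4\right)=-\frac\theta4(3z^4+z^2)$. With $z^4=\frac{x^4}9$ and $z^2=-\frac{x^2}3$ this is $F_0(x)=-\frac\theta{12}(x^4-x^2)$, the polynomial seen above, up to a constant.

**Step 2: the exponents.** We check that $F_\varepsilon$ is a combination of allowed powers. A monomial $t^az^{3b}$ of $H_\varepsilon$ contributes $(\omega^a-\omega^{2a})z^{a+3b}$ to $G_\varepsilon$. This is $0$ if $3\mid a$, and otherwise the exponent $a+3b$ is not divisible by $3$. So $F_\varepsilon$ contains only exponents not divisible by $3$.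

**Step 3: degree and leading coefficient.** We need both to keep track of the column operations. The total degree of $t^\varepsilon h$ in $(t,z)$ is $3n+\varepsilon$, with top homogeneous part $t^\varepsilon(t^3-z^3)^n$. The antidifference of $t^az^{3b}$ is $\frac{t^{a+1}}{a+1}z^{3b}$ plus terms of lower total degree. So $H_\varepsilon$ has total degree $3n+1+\varepsilon$, and its top homogeneous part is the polynomial
$$\int_0^tu^\varepsilon(u^3-z^3)^n\,du .$$
For $t=\omega^sz$ with $s=1,2$, substitute $u=\omega^szv$: the value is $\omega^{s(\varepsilon+1)}z^{3n+1+\varepsilon}\int_0^1v^\varepsilon(v^3-1)^n\,dv$. Hence the coefficient of $z^{3n+1+\varepsilon}$ in $G_\varepsilon$ is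
$$c_\varepsilon=(\omega^{\varepsilon+1}-\omega^{2\varepsilon+2})(-1)^n\beta_\varepsilon,\qquad \beta_\varepsilon=\int_0^1v^\varepsilon(1-v^3)^n\,dv .$$
(These numbers $\beta_0,\beta_1$ have nothing to do with the $\beta_j$ of Section 5, nor $c_0,c_1$ with the $c_k$ of Section 3.) With $w=v^3$ and $s=\frac{1+\varepsilon}3$, the Beta integral gives
$$\beta_\varepsilon=\frac13\int_0^1w^{s-1}(1-w)^n\,dw=\frac{n!}{3\prod_{k=0}^n(s+k)}=\frac{3^n\,n!}{\prod_{k=0}^n(3k+1+\varepsilon)} .$$
The first factors of $c_0$ and $c_1$ are $\omega-\omega^2=\theta$ and $\omega^2-\omega^4=-\theta$, so $c_0c_1=-\theta^2\beta_0\beta_1=3\beta_0\beta_1$. Thus $F_\varepsilon$ has degree $3n+1+\varepsilon$ and leading coefficient $\kappa_\varepsilon=c_\varepsilon\theta^{-(3n+1+\varepsilon)}$, and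
$$\kappa_0\kappa_1=3\beta_0\beta_1\,\theta^{-(6n+3)}\neq0. \tag{6}$$

**Step 4: zeros at $0,\pm1,\dots,\pm n$ and values at $\pm N$.** Let $k$ be an integer with $|k|\le N$, and let $z=k/\theta$, so $\omega z-\omega^2z=k$ and $F_\varepsilon(k)=G_\varepsilon(z)$. If $k\ge0$, then $\omega z=\omega^2z+k$, and the difference equation telescopes to
$$F_\varepsilon(k)=\sum_{i=0}^{k-1}(\omega^2z+i)^\varepsilon\, h(\omega^2z+i,z).$$
For $0\le i\le n-1$ the product $h(\omega^2z+i,z)$ contains the factor $(\omega^2z+i-i)^3-z^3=z^3-z^3=0$. If $k<0$, then $\omega^2z=\omega z+|k|$ and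
$$F_\varepsilon(k)=-\sum_{i=0}^{|k|-1}(\omega z+i)^\varepsilon\, h(\omega z+i,z),$$
and again the terms with $i\le n-1$ vanish, since $(\omega z)^3=z^3$. Hence $F_\varepsilon(k)=0$ for $|k|\le n$, and for $k=\pm N$ only the term $i=n$ survives. Fix now $z=N/\theta$; for $k=-N$ we use $-z$ in place of $z$. We get
$$F_\varepsilon(N)=(n+\omega^2z)^\varepsilon h_+,\qquad F_\varepsilon(-N)=-(n-\omega z)^\varepsilon h_-, \tag{7}$$
where $h_+=h(n+\omega^2z,z)$ and $h_-=h(n-\omega z,-z)$.

**Step 5: the product $h_+h_-$.** This is the part of the $2\times2$ determinant that is not elementary; we factor it. Put $l=n-i$, which runs over $1,\dots,n$ as $i$ runs over $0,\dots,n-1$. The factor of $h_+$ is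
$$(l+\omega^2z)^3-z^3=\prod_{s=0}^2(l+\omega^2z-\omega^sz)=l\,\big(l-\theta z\big)\,\big(l+(\omega^2-1)z\big),$$
for $s=2,1,0$ in this order. Since $\theta=\omega(1-\omega)$ and $\omega^2-1=\omega^2-\omega^3=\omega^2(1-\omega)=\omega\theta$, and $\theta z=N$, this equals $l(l-N)(l+\omega N)$. The factor of $h_-$ is
$$(l-\omega z)^3+z^3=\prod_{s=0}^2(l-\omega z+\omega^sz)=l\,\big(l-\theta z\big)\,\big(l+(1-\omega)z\big)=l(l-N)(l+\omega^2N),$$
for $s=1,2,0$, because $1-\omega=\omega^{-1}\theta=\omega^2\theta$. Since $(l+\omega N)(l+\omega^2N)=l^2-lN+N^2$, and $N-l$ runs over $1,\dots,n$ together with $l$,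
$$h_+h_-=\prod_{l=1}^n l^2(l-N)^2(l^2-lN+N^2)=(n!)^4\,\Pi_N. \tag{8}$$

**Step 6: the column operations.** In $V_N$ the last two columns have exponents $3n+1$ and $3n+2$. Replace the last column by the values of $F_1$. By Steps 2 and 3 this is $\kappa_1$ times the last column plus a combination of columns to its left. Then replace the column $e=3n+1$ by the values of $F_0$, which is $\kappa_0$ times that column plus a combination of columns to its left. The determinant is multiplied by $\kappa_0\kappa_1$. By Step 4 the new last two columns vanish in the rows $\pm1,\dots,\pm n$, and the upper left $2n\times2n$ block is the matrix of $V_n$. By (7),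
$$\kappa_0\kappa_1V_N=V_n\det\begin{pmatrix}F_0(N)&F_1(N)\\F_0(-N)&F_1(-N)\end{pmatrix}=V_n\,h_+h_-\big[-(n-\omega z)+(n+\omega^2z)\big].$$
The bracket is $(\omega+\omega^2)z=-z=-\frac N\theta$. Hence
$$\kappa_0\kappa_1V_N=-\frac N\theta\,h_+h_-\,V_n .$$

**Step 7: the constant.** It remains to simplify. By (6), (8) and $\theta^{6n+2}=(-3)^{3n+1}$,
$$\frac{V_N}{V_n}=-\frac{N(n!)^4\,\Pi_N\,(-3)^{3n+1}}{3\beta_0\beta_1}=(-1)^n\,\frac{3^{3n}N(n!)^4\,\Pi_N}{\beta_0\beta_1}.$$
(Here $V_n\ne0$ by induction from $V_0=1$, since the right side is nonzero.) The numbers $3k+1,3k+2$ with $0\le k\le n$ are the integers in $1,\dots,3N$ not divisible by $3$, so $\prod_{k=0}^n(3k+1)(3k+2)=\frac{(3N)!}{3^NN!}$ and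
$$\frac1{\beta_0\beta_1}=\frac{(3N)!}{3^{2n}(n!)^2\,3^{n+1}N!}=\frac{(3N)!}{3^{3n+1}\,N!\,(n!)^2}.$$
Therefore
$$\frac{V_N}{V_n}=(-1)^n\,\frac13\cdot\frac{N(n!)^2}{N!}\,(3N)!\,\Pi_N=(-1)^{N-1}\,\frac13\,(N-1)!\,(3N)!\,\Pi_N,$$
because $N(n!)^2/N!=n!=(N-1)!$. $\square$

For $N=1$ the lemma gives $V_1=\frac13\cdot 3!=2$. For $N=2$ it gives $V_2=-\frac13\cdot720\cdot3\cdot2=-1440$, as computed above.

## 7. The product formula for $\det\mathcal B_n$

We combine the two lemmas to prove Theorem B. By Lemma 2, starting from $V_0=1$, and since $\sum_{N\le n}(N-1)=\frac{n(n-1)}2$,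
$$V_n=(-1)^{n(n-1)/2}\prod_{N=1}^n\tfrac13(N-1)!\,(3N)!\,\Pi_N .$$
The sign agrees with that in Lemma 1, so
$$\det\mathcal B_n=\frac{\prod_{N=1}^n\frac13(N-1)!\,(3N)!\,\Pi_N}{(n!)^2\prod_{j,k\le n}(j^3+k^3)} .$$

**Step 1: the product in the denominator.** We write it as a product over $N=\max(j,k)$, using $j^3+k^3=(j+k)(j^2-jk+k^2)$. The pairs with $\max(j,k)=N$ are $(N,N)$ and the pairs $(N,l)$, $(l,N)$ with $1\le l\le N-1$. Hence
$$\prod_{j,k\le n}(j^2-jk+k^2)=\prod_{N\le n}N^2\,\Pi_N^2=(n!)^2\prod_{N\le n}\Pi_N^2,$$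
$$\prod_{j,k\le n}(j+k)=\prod_{N\le n}2N\Big(\frac{(2N-1)!}{N!}\Big)^2=\prod_{N\le n}\frac{((2N)!)^2}{2N\,(N!)^2}.$$

**Step 2: substitution.** The factors $(n!)^2\cdot(n!)^2=\prod_{N\le n}N^4$ go into the denominator, and $(N-1)!\cdot2N=2\,N!$. So
$$\det\mathcal B_n=\prod_{N\le n}\frac{\frac13(N-1)!\,(3N)!\,\Pi_N\cdot2N\,(N!)^2}{N^4\,\Pi_N^2\,((2N)!)^2}=\prod_{N\le n}\frac{2\,(3N)!\,(N!)^3}{3N^4\,((2N)!)^2\,\Pi_N}=\prod_{N\le n}d_N .$$
This is Theorem B.

As a check, $d_1=1$ and $d_2=\frac{2\cdot720\cdot8}{3\cdot16\cdot576\cdot3}=\frac5{36}$, which is $\det\mathcal B_2$. Next, $\Pi_3=7\cdot7$ and $d_3=\frac8{315}$, so $\det\mathcal B_3$ should be $\frac5{36}\cdot\frac8{315}=\frac2{567}$. Expanding directly,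
$$\det\begin{pmatrix}1&\frac13&\frac17\\ \frac13&\frac14&\frac17\\ \frac17&\frac17&\frac19\end{pmatrix}=\frac{13}{1764}-\frac{22}{3969}+\frac1{588}=\frac{117-88+27}{15876}=\frac{56}{15876}=\frac2{567}.$$

## 8. Counting factors $p$ in $d_N$

Let $p\equiv5\pmod6$ and $1\le N\le p-1$. We read off $\mathrm{ord}_p(d_N)$. The numbers $2,3,N,N!$ are units at $p$. So is $\Pi_N$, because $l^2-lN+N^2\not\equiv0\pmod p$ for $1\le l<N<p$ by (1). Since $2N<3N<3p<p^2$, the factorials $(3N)!$ and $(2N)!$ have orders $\lfloor3N/p\rfloor$ and $\lfloor2N/p\rfloor$. Therefore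
$$\mathrm{ord}_p(d_N)=\lfloor 3N/p\rfloor-2\lfloor2N/p\rfloor. \tag{9}$$

**Proof of Theorem C.** Take $n=\frac{p-1}2$. For $N\le n$ we have $2N<p$ and $3N<2p$, so (9) is $1$ if $3N\ge p$ and $0$ otherwise. Since $p\equiv2\pmod3$, the condition $3N\ge p$ means $N\ge\frac{p+1}3$. By Theorem B,
$$\mathrm{ord}_p(\det B_p)=\frac{p-1}2-\frac{p+1}3+1=\frac{p+1}6 .\qquad\square$$
For $p=11$ the orders of $d_1,\dots,d_5$ are $0,0,0,1,1$, with sum $2$.

**Proof of Theorem D(i).** We locate the jumps of the two floor functions. For $N\le p-1$, $\lfloor3N/p\rfloor$ becomes $1$ at $N=\frac{p+1}3$ and $2$ at $N=\frac{2p+2}3$ (because $2p\equiv1\pmod 3$), and $\lfloor2N/p\rfloor$ becomes $1$ at $N=\frac{p+1}2$. So $\mathrm{ord}_p(d_N)$ equals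

- $0$ for $1\le N\le\frac{p-2}3$;
- $1$ for $\frac{p+1}3\le N\le\frac{p-1}2$, which is $\frac{p+1}6$ values;
- $1-2=-1$ for $\frac{p+1}2\le N\le\frac{2p-1}3$, which is $\frac{p+1}6$ values;
- $2-2=0$ for $\frac{2p+2}3\le N\le p-1$.

The sum over $N\le n$ is therefore $0$ for $n\le\frac{p-2}3$ (including the empty determinant $1$ for $n=0$). On the second range it is $n-\frac{p-2}3=\frac{p+1}6-\big(\frac{p-1}2-n\big)$. On the third it is $\frac{2p-1}3-n=\frac{p+1}6-\big(n-\frac{p-1}2\big)$, and after that it is $0$. On the first and last ranges $\frac{p+1}6-\big|n-\frac{p-1}2\big|\le0$. So in all cases the sum is $\max\big(0,\frac{p+1}6-|n-\frac{p-1}2|\big)$. $\square$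

In particular the order is $0$ for $n=p-1$, consistent with Theorem A, and among $0\le n\le p-1$ it is largest exactly at $n=\frac{p-1}2$.

**Proof of Theorem D(ii).** By Theorem B, $\det B_p\ne0$; let $p^{e_1},\dots,p^{e_n}$, with $n=\frac{p-1}2$, be the elementary divisors of $B_p$ over $\mathbb Z_p$. By (5), at least $\frac{p+1}6$ of the $e_i$ are $\ge1$. By Theorem C, $\sum e_i=\frac{p+1}6$. So exactly $\frac{p+1}6$ of the $e_i$ equal $1$ and the others are $0$. The corank of $B_p\bmod p$ is the number of $e_i\ge1$, that is, $\frac{p+1}6$. $\square$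

**Proof of Theorem D(iii).** The matrix $\mathcal B_n$ is real and symmetric. Its leading principal minors are $\det\mathcal B_k=\prod_{N\le k}d_N$ for $k\le n$, and every $d_N$ is positive, since $l^2-lN+N^2>0$ for $1\le l<N$. By Sylvester's criterion $\mathcal B_n$ is positive definite. $\square$
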